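# Vertical projections in the first Heisenberg group keep dimension in almost every direction

## 1. The guess $\min\{\dim_{\mathbb H}A,3\}$, tested on lines and planes

For orthogonal projections of the plane onto lines, Marstrand's projection theorem says that a Borel set of dimension $a$ has a projection of dimension $\min\{a,1\}$ in almost every direction: nothing is lost except what the target forces. The Heisenberg group carries a natural one-parameter family of projections onto vertical planes of dimension $3$. The answer one would first guess is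

$$\dim_{\mathbb H} P_\theta(A)\ \ge\ \min\{\dim_{\mathbb H}A,\,3\}\qquad\text{for almost every }\theta .$$

We first fix what the symbols mean, and then test the guess by hand.

**The group and its metric.** Let $\mathbb H=\mathbb R^3$ with
$$(x,y,t)\cdot(x',y',t')=\big(x+x',\,y+y',\,t+t'+\tfrac12(xy'-yx')\big),$$
and $d_{\mathbb H}(p,q)=\|q^{-1}\cdot p\|$, where $\|(x,y,t)\|=((x^2+y^2)^2+16t^2)^{1/4}$ (the Korányi metric). We write points as $p=(z,t)$, $q=(z',t')$ with $z=(x,y)\in\mathbb R^2$, and $\omega(z,z')=xy'-yx'$. All Hausdorff dimensions $\dim_{\mathbb H}$ are taken with respect to $d_{\mathbb H}$; a plain $\dim$ is used for sets of angles with the usual metric. Left translations are isometries, and the dilation $(z,t)\mapsto(rz,r^2t)$ is an automorphism that multiplies distances by $r$.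

*Example.* On the vertical axis $Z=\{z=0\}$ we have $d_{\mathbb H}=2|t-t'|^{1/2}$, so a vertical segment has dimension $2$. On a horizontal line through the origin $d_{\mathbb H}$ is the Euclidean distance, so the dimension is $1$. The ball of radius $r$ about $0$ is comparable to a box of sides $r,r,r^2$. Lebesgue measure is left invariant, so every ball of radius $r$ has volume $cr^4$, and $\dim_{\mathbb H}\mathbb H=4$.

**Vertical projections.** Let $e_\theta=(\cos\theta,\sin\theta)$, $n_\theta=(-\sin\theta,\cos\theta)$, $\mathbb L_\theta=\{(se_\theta,0):s\in\mathbb R\}$ and $\mathbb W_\theta=\{(un_\theta,\tau):u,\tau\in\mathbb R\}$. Every $p\in\mathbb H$ is uniquely $p=w\cdot l$ with $w\in\mathbb W_\theta$, $l\in\mathbb L_\theta$, and $P_\theta(p)=w$. Put $s_p=z\cdot e_\theta$ and $u=z\cdot n_\theta$. Since $\omega(n_\theta,e_\theta)=-1$,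
$$(un_\theta,\tau)\cdot(s_pe_\theta,0)=(un_\theta+s_pe_\theta,\ \tau-\tfrac12us_p),$$
so in the coordinates $(u,\tau)$ of $\mathbb W_\theta$
$$P_\theta(p)=(u,\tau_\theta(p)),\qquad \tau_\theta(p)=t+\tfrac12\,u\,s_p. \tag{1.1}$$
Because $\omega(n_\theta,n_\theta)=0$, the metric on $\mathbb W_\theta$ is $d_W=(|\Delta u|^4+16|\Delta\tau|^2)^{1/4}$, the same for all $\theta$. It gives $\mathbb W_\theta$ dimension $3$. Replacing $\theta$ by $\theta+\pi$ replaces $(u,\tau)$ by $(-u,\tau)$, an isometry, so angles may be taken in $\mathbb R/\pi\mathbb Z$.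

Now the tests.

* **Vertical lines.** If $A=\{z_0\}\times\mathbb R$, then $u$ is constant on $A$ and $\tau=t+\text{const}$. So $P_\theta(A)$ is a vertical line, of dimension $2=\dim_{\mathbb H}A$, for every $\theta$.
* **Vertical planes.** Let $A=\mathbb W_\varphi$, $\psi=\varphi-\theta$, and write $z=vn_\varphi$. Then $u=v\cos\psi$ and $s_p=-v\sin\psi$. If $\cos\psi\neq0$, every $(u,\tau)$ is attained and the image has dimension $3$. If $\cos\psi=0$, the image is the line $u=0$, of dimension $2$. One exceptional direction.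
* **Horizontal lines.** Let $A=\mathbb L_\varphi$, $\psi=\varphi-\theta$, so $\dim_{\mathbb H}A=1$. At the point $(se_\varphi,0)$ we get $u=s\sin\psi$, $s_p=s\cos\psi$, $\tau=\frac12s^2\sin\psi\cos\psi$. For $\psi=0$ the image is a point. For $\psi=\pi/2$ it is the line $\tau=0$, of dimension $1$. Otherwise it is the parabola $\tau=\frac12u^2\cot\psi$. On $1\le u\le2$ we have $|\Delta\tau|\approx|\Delta u|$ with constants depending on $\psi$, hence $d_W\approx|\Delta u|^{1/2}$, and that piece has dimension $2$.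

The guess passes these tests. The last one shows that $P_\theta$ can lower dimension for some $\theta$ and can also raise it; in particular $P_\theta$ is not Lipschitz. The guess is correct.

**Theorem 1.** *For every Borel set $A\subset\mathbb H$, $\dim_{\mathbb H}P_\theta(A)\ge\min\{\dim_{\mathbb H}A,3\}$ for Lebesgue a.e. $\theta\in[0,\pi)$.*

**Theorem 2.** *Let $A\subset\mathbb H$ be Borel, $a=\min\{\dim_{\mathbb H}A,3\}$ and $0<d<a$. Then*
$$\dim\{\theta\in[0,\pi):\dim_{\mathbb H}P_\theta(A)<d\}\le\max\{0,\,1-\tfrac{a-d}{2}\}<1 .$$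

**Proposition 3.** *For every $a\in[0,4]$ there is a Borel $A$ with $\dim_{\mathbb H}A=a$ and $\dim_{\mathbb H}P_\theta(A)\le\min\{a,3\}$ for all $\theta$. So $\min\{\dim_{\mathbb H}A,3\}$ cannot be replaced by a larger function of $\dim_{\mathbb H}A$.*

We do not claim that the bound in Theorem 2 is sharp.

*Theorem 2 implies Theorem 1.* If $a=0$ there is nothing to prove. Otherwise take $0<d_n\uparrow a$ with $d_n<a$. The exceptional set $\{\theta:\dim_{\mathbb H}P_\theta(A)<a\}$ is the union over $n$ of $\{\theta:\dim_{\mathbb H}P_\theta(A)<d_n\}$, a countable union of sets of dimension $<1$, so it is Lebesgue null.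

**Conventions.** $X\lesssim Y$ means $X\le CY$ with $C$ independent of the small or large parameters $\delta,\varepsilon,r,\rho,R,N$. Balls $B_E$ (Euclidean) and $B_{\mathbb H}$ (Korányi) are closed. $\hat f(\xi)=\int f(x)e^{-2\pi ix\cdot\xi}dx$. Measures are finite Borel measures, and $\|\nu\|$ is the total mass of a measure $\nu$.

## 2. The horizontal gap $T(p,q)$ and the mass of boxes

**The gap.** For $p=(z,t)$, $q=(z',t')$ let
$$T(p,q)=t'-t-\tfrac12\omega(z,z').$$
Then $p^{-1}q=(z'-z,\,T(p,q))$, so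
$$d_{\mathbb H}(p,q)=\big(|z-z'|^4+16\,T(p,q)^2\big)^{1/4}\le|z-z'|+2|T(p,q)|^{1/2}. \tag{2.1}$$

*Example.* $T(0,q)=t'$. In general $\{q:T(p,q)=0\}$ is the horizontal plane through $p$, the left translate by $p$ of $\{t=0\}$. Two points of a horizontal line $\mathbb L_\varphi$ have gap $0$.

$T$ is invariant under left translations, and the dilation $(z,t)\mapsto(z/r,t/r^2)$ turns $T$ into $T/r^2$. We need two identities. First, with $u'=z'\cdot n_\theta$, $s_q=z'\cdot e_\theta$, $\Delta u=u'-u$, $\Delta s=s_q-s_p$, $\Delta\tau=\tau_\theta(q)-\tau_\theta(p)$, we have $\omega(z,z')=s_pu'-us_q$, so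
$$\Delta\tau=T+\tfrac12(s_pu'-us_q+u's_q-us_p)=T(p,q)+\tfrac12\,\Delta u\,(s_p+s_q). \tag{2.2}$$
Second, reading off the last coordinate of $q^{-1}q''=(p^{-1}q)^{-1}(p^{-1}q'')$,
$$T(q,q'')=T(p,q'')-T(p,q)-\tfrac12\,\omega(z'-z,z''-z). \tag{2.3}$$

The next lemma converts a Korányi ball condition into bounds for Euclidean balls and for thin boxes around a horizontal plane.

**Lemma A.** *Let $0<s<3$ and let $\nu$ be a measure on $\{|z|\le L,|t|\le L\}$ with $\nu(B_{\mathbb H}(p,\rho))\le b\rho^s$ for all $p,\rho$. Then*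

*(a) $\nu(B_E(x,r))\le C_{L,s}\,b\,r^\sigma$ for all $x$ and $r>0$, where $\sigma=\max\{s-1,s/2\}$;*

*(b) for every $p$ and $h\ge r^2>0$: $\ \nu\{q:|z'-z|\le r,\ |T(p,q)|\le h\}\le C_s\,b\min\{h^{s/2},\,hr^{s-2}\}$.*

*Proof of (b).* By (2.1) the set lies in $B_{\mathbb H}(p,r+2h^{1/2})\subset B_{\mathbb H}(p,3h^{1/2})$, which gives the first bound. For the second, split $[-h,h]$ into at most $3h/r^2$ intervals of length $\le r^2$. If $q,q''$ are in the set and $T(p,q),T(p,q'')$ lie in the same interval, then (2.3) gives $|T(q,q'')|\le r^2+\frac12r^2\le2r^2$, and $|z'-z''|\le2r$. So each piece lies in a Korányi ball of radius $\lesssim r$, and the total is $\lesssim(h/r^2)\,b\,r^s$.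

*Proof of (a).* The set $\{|z|\le L,|t|\le L\}$ lies in one Korányi ball, so $\|\nu\|\lesssim_{L,s}b$, which settles $r\ge1$. Let $r<1$. We may assume that $B_E(x,r)$ meets $\operatorname{spt}\nu$, so it lies in $B_E(p,2r)$ for some $p\in\operatorname{spt}\nu$. For $q\in B_E(p,2r)$, since $\omega(z,z)=0$,
$$|T(p,q)|\le|t'-t|+\tfrac12|\omega(z,z'-z)|\le(2+L)r .$$
Apply (b) with $2r$ in place of $r$ and $h=C_Lr$, $C_L=4+L$; then $(2r)^2\le4r\le h$. The result is $\lesssim b\min\{r^{s/2},r^{s-1}\}=b\,r^\sigma$. $\square$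

## 3. From dimension to a bound for the mass of projected balls

Two standard tools are used here.

* **Frostman's lemma in $\mathbb R^n$** (Mattila, *Geometry of Sets and Measures in Euclidean Spaces*, Thm 8.8). If $B\subset\mathbb R^n$ is Borel and $\mathcal H^s(B)>0$, there is a nonzero finite Borel measure $\mu$ with compact support contained in $B$ and $\mu(B(x,r))\le r^s$ for all $x,r$.
* **Assouad's theorem.** If $(X,d)$ is doubling (every ball of radius $r$ is covered by a bounded number of balls of radius $r/2$), then $(X,d^{1/2})$ has a bi-Lipschitz embedding into some $\mathbb R^n$.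

$(\mathbb H,d_{\mathbb H})$ is doubling because balls of radius $r$ have volume $cr^4$.

Assume that Theorem 2 fails for $A$ and $d$. The next steps replace $A$ by a measure $\mu$ and the bad directions by a measure $\lambda$.

**Step 3.1: remove the vertical axis.** The purpose is to have $z\ne0$ on the set. Each $P_\theta$ is the identity on $Z$. If $\dim_{\mathbb H}(A\cap Z)=\dim_{\mathbb H}A$, then $\dim_{\mathbb H}P_\theta(A)\ge\dim_{\mathbb H}A\ge a>d$ for all $\theta$, and Theorem 2 holds. So $\dim_{\mathbb H}(A\cap Z)<\dim_{\mathbb H}A$, hence $\dim_{\mathbb H}(A\setminus Z)=\dim_{\mathbb H}A$.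

**Step 3.2: choose exponents.** Choose $\kappa\in(0,1)$ with $\max\{0,1-\frac{a-d}2\}<\kappa<\dim\{\theta:\dim_{\mathbb H}P_\theta(A)<d\}$. Then $d<a-2+2\kappa$, so there is $s<a\le3$ with
$$d<s-2+2\kappa;\qquad\text{in particular }0<d<s<3. \tag{3.1}$$

**Step 3.3: a Frostman measure on $A\setminus Z$.** Let $\iota:(\mathbb H,d_{\mathbb H}^{1/2})\to\mathbb R^n$ be a bi-Lipschitz embedding. As $\mathbb H$ is complete, $\iota$ is a homeomorphism onto a closed set, so $\iota(A\setminus Z)$ is Borel. Since $s<\dim_{\mathbb H}(A\setminus Z)$, we have $\mathcal H^s(A\setminus Z)>0$, hence $\mathcal H^{2s}(\iota(A\setminus Z))>0$. Frostman's lemma gives a measure on $\iota(A\setminus Z)$ with ball growth $r^{2s}$. Pull it back by $\iota$. A Korányi ball of radius $r$ is mapped into a Euclidean ball of radius $\lesssim r^{1/2}$, so we get a nonzero measure $\mu$ with compact support $K_0\subset A\setminus Z$ and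
$$\mu(B_{\mathbb H}(p,r))\lesssim r^s\qquad\text{for all }p,r. \tag{3.2}$$

**Step 3.4: a Frostman measure on the bad directions.** Let $\mathrm{Ex}=\{\theta:\dim_{\mathbb H}P_\theta(K_0)<d\}$, which contains $\{\theta:\dim_{\mathbb H}P_\theta(A)<d\}$. To apply Frostman's lemma we need $\mathrm{Ex}$ to be Borel. The map $(\theta,p)\mapsto(u,\tau_\theta(p))$ is continuous and $K_0$ is compact, so an open cover of $P_{\theta_0}(K_0)$ still covers $P_\theta(K_0)$ for $\theta$ near $\theta_0$. Hence $\theta\mapsto\mathcal H^v_\infty(P_\theta(K_0))$ is upper semicontinuous, the sets $\{\theta:\mathcal H^v_\infty(P_\theta(K_0))<1/n\}$ are open, and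
$$\mathrm{Ex}=\bigcup_{v\in\mathbb Q\cap(0,d)}\ \bigcap_n\{\theta:\mathcal H^v_\infty(P_\theta(K_0))<1/n\}$$
is Borel. Since $\dim\mathrm{Ex}>\kappa$, there is a nonzero measure $\lambda$ carried by $\mathrm{Ex}$ with $\lambda(I)\lesssim|I|^\kappa$ for all arcs $I\subset\mathbb R/\pi\mathbb Z$. (If $\kappa$ were $1$, Lebesgue measure would be an example of such a growth condition.)

**Step 3.5: localize.** The purpose is to keep $s_p$ away from $0$. Pick $(z^*,t^*)\in K_0$; then $z^*\neq0$, and $z^*\cdot e_\theta=0$ for only one $\theta\in\mathbb R/\pi\mathbb Z$. As $\lambda$ has no atoms, there is $0<c_0\le\min\{1,|z^*|/8\}$ such that the closed arc $J=\{\theta:|z^*\cdot e_\theta|\ge2c_0\}$ has $\lambda(J)>0$. Replace $\lambda$ by $\lambda|_J$ and $\mu$ by $\mu|_K$, where $K=K_0\cap\{|z-z^*|\le c_0\}$. Here $\mu(K)>0$ because $(z^*,t^*)\in\operatorname{spt}\mu$. Fix $R_0\ge1$ with $|z|,|t|\le R_0$ on $K$. For $p,q\in K$ and $\theta\in J$ the numbers $s_p,s_q$ have the sign of $z^*\cdot e_\theta$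 and modulus $\ge c_0$, so
$$|s_p+s_q|\ge2c_0. \tag{3.3}$$

**Step 3.6: the estimate that suffices.** Let
$$M_\delta(p,\theta)=\mu\{q:d_W(P_\theta p,P_\theta q)\le\delta\}.$$
The condition on $(p,q,\theta)$ is closed. So if $(p_n,\theta_n)\to(p,\theta)$, the upper limit of the indicator functions is at most the indicator function in the limit, and the reverse Fatou lemma shows that $M_\delta$ is upper semicontinuous. *We shall prove that there is $c>0$ such that for all small $\delta$*
$$(\mu\times\lambda)\{(p,\theta):M_\delta(p,\theta)\ge\delta^d\}\lesssim\delta^c. \tag{3.4}$$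

Here is why (3.4) proves Theorem 2. Sum over $\delta=2^{-k}$ and use Fubini: for $\lambda$-a.e. $\theta$, $\sum_k\mu\{p:M_{2^{-k}}(p,\theta)\ge2^{-kd}\}<\infty$. So there is $k_1$ such that $K'=\{p\in K:M_{2^{-k}}(p,\theta)<2^{-kd}\ \forall k\ge k_1\}$ has $\mu(K')\ge\frac12\mu(K)$. Let $U$ be a closed set that meets $P_\theta(K')$, with $d_W$-diameter $\le2^{-k}$, $k\ge k_1$, and choose $p\in K'$ with $P_\theta p\in U$. Then
$$\mu\{q\in K':P_\theta q\in U\}\le M_{2^{-k}}(p,\theta)<2^{-kd}.$$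
Choosing the largest admissible $k$ (or, if the diameter is $0$, letting $k\to\infty$), we get $\mu\{q\in K':P_\theta q\in U\}\le2^d(\operatorname{diam}U)^d$ for every closed $U$ of diameter $\le2^{-k_1}$. Hence any cover of $P_\theta(K')$ by such sets $U_i$ has $\sum_i(\operatorname{diam}U_i)^d\ge2^{-d}\mu(K')>0$, and arbitrary covers reduce to closed ones by taking closures. So $\mathcal H^d(P_\theta(K'))>0$ and $\dim_{\mathbb H}P_\theta(K_0)\ge d$ for $\lambda$-a.e. $\theta$. This contradicts that $\lambda\ne0$ is carried by $\mathrm{Ex}$. So (3.4) is all that is left.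

## 4. Averaging over directions: pairs with $|z-z'|\ge C_0\delta$

The sensible way to attack (3.4) is the first moment: by Fubini
$$\iint M_\delta\,d\mu\,d\lambda=\iint\lambda\{\theta:d_W(P_\theta p,P_\theta q)\le\delta\}\,d\mu(p)\,d\mu(q),$$
so one estimates, for each pair, the measure of the directions that bring the pair together, and ends with Chebyshev. We shall see that this works for one class of pairs, once a counting lemma is available, and fails for the other.

If $p,q\in K$, $\theta\in J$ and $d_W(P_\theta p,P_\theta q)\le\delta\le1$, then $|\Delta u|\le\delta$ and $|\Delta\tau|\le\delta^2$, so by (2.2)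
$$|T(p,q)|\le C_1\delta,\qquad C_1=1+R_0. \tag{4.1}$$
Let $C_0=\max\{2,4R_0/c_0\}$, and write $M_\delta=M^{far}+M^{near}$ according to $|z-z'|\ge C_0\delta$ or $|z-z'|<C_0\delta$. $M^{far}$ is again given by a closed condition, hence upper semicontinuous; so both parts are Borel. If $M_\delta\ge\delta^d$, then $M^{far}\ge\frac12\delta^d$ or $M^{near}\ge\frac12\delta^d$.

**Step 4.1: a far pair is brought together by few directions.** Let $r=|z-z'|\ge C_0\delta$ and consider $g(\theta)=\Delta\tau=T+\frac12\Delta u(s_p+s_q)$. It is a function on $\mathbb R/\pi\mathbb Z$, since both factors change sign under $\theta\mapsto\theta+\pi$. As $e_\theta'=n_\theta$ and $n_\theta'=-e_\theta$,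
$$g'=\tfrac12\big[-\Delta s\,(s_p+s_q)+\Delta u\,(u+u')\big].$$
Suppose $\theta\in J$ and $|\Delta u|\le\delta$. Since $\delta\le r/C_0\le r/2$ and $|\Delta u|^2+|\Delta s|^2=r^2$, we have $|\Delta s|\ge r/2$. By (3.3), and because $2R_0\delta\le2R_0r/C_0\le\frac12c_0r$,
$$|g'|\ge\tfrac12\big[c_0r-2R_0\delta\big]\ge\tfrac{c_0r}4 .$$
The set $\{\theta:|\Delta u|\le\delta\}$ is an arc of $\mathbb R/\pi\mathbb Z$ and so is $J$. Their intersection consists of at most two arcs, on each of which $g$ is monotone with $|g'|\ge c_0r/4$. So $\{\theta\in J:|\Delta u|\le\delta,\ |\Delta\tau|\le\delta^2\}$ lies in at most two arcs of length $\le8\delta^2/(c_0r)$ and has $\lambda$-measure $\lesssim(\delta^2/r)^\kappa$.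

**Step 4.2: sum over dyadic distances.** With (4.1) and Fubini,
$$\iint M^{far}\,d\mu\,d\lambda\lesssim\sum_{\substack{r=2^jC_0\delta\le2R_0\\ j\ge0}}\Big(\frac{\delta^2}r\Big)^{\kappa}I(2r),\qquad I(r)=(\mu\times\mu)\{|z-z'|\le r,\ |T(p,q)|\le C_1\delta\}. \tag{4.2}$$
Everything depends on how many pairs have a small gap.

**Claim.** *$I(r)\lesssim r\,\delta^{s-2}$ for $\delta\le r\le4R_0$, $\delta<1$.*

*Consequence.* Each term in (4.2) is $\lesssim\delta^{s-2+2\kappa}r^{1-\kappa}\lesssim\delta^{s-2+2\kappa}$, and there are $\lesssim\log(1/\delta)$ terms. By Chebyshev and (3.1), for some $c>0$,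
$$(\mu\times\lambda)\{M^{far}\ge\tfrac12\delta^d\}\lesssim\log(1/\delta)\,\delta^{s-2+2\kappa-d}\lesssim\delta^c. \tag{4.3}$$

**Step 4.3: the cases of the claim that need only Lemma A.**

*Case $r\le\delta^{1/2}$.* Then $h=C_1\delta\ge r^2$, and Lemma A(b), integrated over $p$, gives $I(r)\lesssim\min\{\delta^{s/2},\delta r^{s-2}\}$. If $s\le2$, use $\delta^{s/2}\le\delta^{s-1}\le r\delta^{s-2}$. If $s>2$, use $\delta r^{s-2}=r\delta^{s-2}(\delta/r)^{3-s}\le r\delta^{s-2}$.

*Case $r\ge\delta^{1/2}$, $s\le2$.* By (2.1) the pairs satisfy $d_{\mathbb H}(p,q)\lesssim r$, so $I(r)\lesssim r^s=r\cdot r^{s-1}$. If $s\ge1$, then $r^{s-1}\lesssim1\le\delta^{s-2}$. If $s<1$, then $r^{s-1}\le\delta^{-(1-s)/2}\le\delta^{-(2-s)}$.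

*The remaining case: $r\ge\delta^{1/2}$, $s>2$.* Here fixing $p$ and bounding $\mu\{q:|T(p,q)|\le C_1\delta\}$ cannot work. For an example, let $\mu$ be $|z|\,dz$ on the disc $\{t=0,|z|\le1\}$. It satisfies $\mu(B_{\mathbb H}(p,\rho))\lesssim\rho^3$. To check this let $p=(z,t)$, $r=|z|$. If $\rho\ge r/2$, the points of the disc in the ball have $|z'|\le3\rho$, and the mass is $\le\int_{|z'|\le3\rho}|z'|dz'=18\pi\rho^3$. If $\rho<r/2$, a point $(z',0)$ of the ball satisfies $|z'-z|\le\rho$ and $|t+\frac12\omega(z,z'-z)|\le\rho^2/4$, so $z'-z$ lies in a strip of width $\rho^2/r$. The area is at most $2\rho\cdot\rho^2/r$, the density at most $\frac32r$, and the mass is $\le3\rho^3$. Yet $T(0,q)=0$ for every $q$ in the disc. So for a single $p$ the whole mass may have gap $0$, and a gain has to come from averaging over $p$ as well. The phase that makes this possible is $\omega$.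

## 5. The symplectic phase and pairs with a small gap

**A bump function.** Let $g_0\in C_c^\infty((-\frac18,\frac18))$ be even, $\ge0$, $\not\equiv0$. For $|\xi|\le1$, $\hat g_0(\xi)=\int g_0(x)\cos(2\pi x\xi)\,dx\ge\cos(\pi/4)\int g_0>0$. So $\phi:=C\,\hat g_0^{\,2}$ with $C$ large is Schwartz and even, $\phi\ge0$, $\phi\ge1$ on $[-1,1]$, and $\operatorname{spt}\hat\phi\subset[-\frac14,\frac14]$.

**Lemma B.** *Let $2<s<3$ and let $\nu$ be as in Lemma A. For $0<\eta\le\eta_0$,*
$$(\nu\times\nu)\{(p,q):|T(p,q)|\le\eta\}\le C_{L,s,\eta_0}\,b\,\|\nu\|\,\eta^{s-2}.$$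

*Proof.* Since $\|\nu\|\lesssim b$, this is trivial for $\eta\ge1$. Let $\eta<1$.

**Step 5.1: pass to an oscillatory form.** Since $\phi\ge1$ on $[-1,1]$ and $\operatorname{spt}\hat\phi\subset[-1,1]$, the left side is at most
$$\iint\phi(T/\eta)\,d\nu\,d\nu=\eta\int_{|\xi|\le1/\eta}\hat\phi(\eta\xi)\,B(\xi)\,d\xi,\qquad B(\xi)=\iint e^{2\pi i\xi T(p,q)}\,d\nu(p)\,d\nu(q).$$
The part $|\xi|\le1$ contributes $\lesssim\eta\|\nu\|^2\lesssim\eta\,b\|\nu\|\le b\|\nu\|\eta^{s-2}$, as $s-2<1$. For the rest we take dyadic $N=2^i$, $1\le N\le1/\eta$, and $N\le|\xi|\le2N$.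

**Step 5.2: separate $z$ from $t$.** Define the complex measure $\nu_\xi$ on $\mathbb R^2$ by $\int f\,d\nu_\xi=\int f(z)e^{2\pi i\xi t}\,d\nu(z,t)$, and take $\chi_1\in C_c^\infty(\mathbb R^2)$ with $\chi_1=1$ on $|z|\le L$. Since $T=t'-t-\frac12\omega(z,z')$,
$$B(\xi)=\iint k(z,z')\,d\nu_\xi(z')\,d\overline{\nu_\xi}(z),\qquad k(z,z')=\chi_1(z)\chi_1(z')e^{-\pi i\xi\omega(z,z')}.$$
The kernel $e^{-\pi i\xi\omega}$ is a Fourier kernel, good on $L^2$; but $\nu_\xi$ is only a measure. So we first smooth it at scale $1/N$, at no cost in the kernel.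

**Step 5.3: smooth at scale $1/N$.** Let
$$E(x)=\frac1{4\pi}\int_0^\infty e^{-\varsigma-|x|^2/(4\varsigma)}\,d\varsigma\qquad(x\in\mathbb R^2).$$
The function $(4\pi\varsigma)^{-1}e^{-|x|^2/(4\varsigma)}$ has Fourier transform $e^{-4\pi^2\varsigma|\zeta|^2}$, and $\int_0^\infty\varsigma e^{-\varsigma}e^{-4\pi^2\varsigma|\zeta|^2}d\varsigma=(1+4\pi^2|\zeta|^2)^{-2}$. So $E$ is the convolution kernel of $(1-\Delta)^{-2}$. It is even and positive, and since $\varsigma+|x|^2/(4\varsigma)\ge|x|$, $E(x)\le\frac1{4\pi}\int_0^\infty e^{-|x|/2-\varsigma/2}d\varsigma=\frac1{2\pi}e^{-|x|/2}$. Put $E_N=N^2E(N\cdot)$, the kernel of $(1-N^{-2}\Delta)^{-2}$, and $\tilde k=(1-N^{-2}\Delta_z)^2(1-N^{-2}\Delta_{z'})^2k\in C_c^\infty$. Then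
$$k(z,z')=\iint E_N(z-y)\,E_N(z'-y')\,\tilde k(y,y')\,dy\,dy',$$
and Fubini gives
$$B(\xi)=\iint\tilde k(y,y')\,(\nu_\xi*E_N)(y')\,\overline{(\nu_\xi*E_N)(y)}\,dy\,dy'.$$

**Step 5.4: use the $L^2$ bound of the Fourier transform.** In $\tilde k$ each derivative carries a factor $N^{-1}\le1$. It either falls on a smooth factor (a cutoff, or a linear function produced before), or it hits the exponential and produces $\xi N^{-1}$, of modulus $\le2$, times a linear function and a constant. So $\tilde k$ is a sum of boundedly many terms $c\,a_1(z)a_2(z')e^{-\pi i\xi\omega(z,z')}$ with $|c|\lesssim1$ and $a_1,a_2$ from a fixed finite list of $C_c^\infty$ functions. Since $\omega(z,z')=z'\cdot(-y,x)$,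
$$\int e^{-\pi i\xi\omega(z,z')}f(z')\,dz'=\hat f\big(\tfrac\xi2(-y,x)\big),$$
an operator of $L^2$ norm $2/|\xi|$ by Plancherel and a change of variables. Hence
$$|B(\xi)|\lesssim N^{-1}\|\nu_\xi*E_N\|_2^2\qquad(N\le|\xi|\le2N).$$

**Step 5.5: integrate over $\xi$ and return to Euclidean balls.** Let $\mathbf a(\xi)=e^{4-\xi^2}$, which is $\ge1$ on $|\xi|\le2$. Then
$$\int_{N\le|\xi|\le2N}\|\nu_\xi*E_N\|_2^2\,d\xi\le\int\mathbf a(\xi/N)\|\nu_\xi*E_N\|_2^2\,d\xi=\iint N\hat{\mathbf a}(N(t-t'))\,(E_N*E_N)(z-z')\,d\nu\,d\nu .$$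
Here $\hat{\mathbf a}$ is Gaussian. From $|y|+|x-y|\ge|x|$ we get $(E*E)(x)\lesssim\int e^{-|x|/4}e^{-|y|/4}dy\lesssim e^{-|x|/4}$, and $E_N*E_N=N^2(E*E)(N\cdot)$. So the last integral is
$$\lesssim\iint\frac{N^3\,d\nu(p)\,d\nu(q)}{(1+N|p-q|)^{10}} .$$
As $s>2$, Lemma A(a) holds with $\sigma=s-1$, and the inner integral is $\lesssim N^3\sum_{l\ge0}2^{-10l}\,b\,(2^l/N)^{s-1}\lesssim b\,N^{4-s}$. The contribution of $|\xi|\ge1$ is therefore
$$\lesssim\eta\sum_{N\le1/\eta}N^{-1}\,b\,N^{4-s}\|\nu\|=\eta\,b\|\nu\|\sum_{N\le1/\eta}N^{3-s}\lesssim b\|\nu\|\eta^{s-2},$$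
because $3-s>0$. $\square$

**Step 5.6: the remaining case of the claim, $r\ge\delta^{1/2}$, $s>2$.** Lemma B is applied in Korányi balls of radius about $r$. Let $\{p_i\}$ be a maximal $r$-separated subset of $K$ in $d_{\mathbb H}$. By (2.1) every pair counted in $I(r)$ has $d_{\mathbb H}(p,q)\lesssim r$, so it lies in $B_i\times B_i$ for some $i$, where $B_i=B_{\mathbb H}(p_i,C_5r)$. The $B_i$ overlap boundedly: if $q\in B_i$, then $B_{\mathbb H}(p_i,r/3)\subset B_{\mathbb H}(q,(C_5+1)r)$, and the balls $B_{\mathbb H}(p_i,r/3)$ are disjoint of volume comparable to $r^4$. Left translation by $p_i^{-1}$ followed by dilation by $1/r$ turns $\mu|_{B_i}$ into a measure on $B_{\mathbb H}(0,C_5)$ whose balls of radius $\rho$ have mass $\lesssim(r\rho)^s$. So Lemma B applies with $b\lesssim r^s$, and $T$ becomes $T/r^2$. With $\eta=C_1\delta/r^2\le C_1$,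
$$I(r)\lesssim\sum_ir^s\mu(B_i)\Big(\frac{\delta}{r^2}\Big)^{s-2}\lesssim r^{4-s}\delta^{s-2}\lesssim r\,\delta^{s-2},$$
the last step because $r\le4R_0$ and $s<3$. This proves the claim, and so (4.3). $\square$

## 6. Pairs with $|z-z'|<C_0\delta$: slabs normal to a light cone

For near pairs the condition $|\Delta u|\le\delta$ is of no use, and only $|\Delta\tau|\le\delta^2$ remains. There is a linear way to write it. Since
$$us_p=(z\cdot n_\theta)(z\cdot e_\theta)=\tfrac12(y^2-x^2)\sin2\theta+xy\cos2\theta,$$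
(1.1) becomes
$$\tau_\theta(p)=\gamma(\theta)\cdot\Phi(p),\qquad\gamma(\theta)=(\cos2\theta,\sin2\theta,1),\qquad\Phi(x,y,t)=\big(\tfrac12xy,\ \tfrac14(y^2-x^2),\ t\big). \tag{6.1}$$
So $|\Delta\tau|\le\delta^2$ says that $\Phi(q)$ lies in a slab around $\Phi(p)$ whose normal $\gamma(\theta)$ runs along a circle on the light cone. With $z$ complex, the first two components of $\Phi$ are $\frac14(\operatorname{Im}z^2,-\operatorname{Re}z^2)$.

**Where the first moment stops.** Consider the curve $A=\{(x,x,-\frac12x^2):1\le x\le2\}$ with $\mu=dx$, and $\lambda$ Lebesgue measure. On $A$ we have $\omega=0$ and $T=-\frac12(x'^2-x^2)$, so $|T|\ge|\Delta x|$ and $d_{\mathbb H}\ge2|\Delta x|^{1/2}$. Two points in a ball of radius $r$ thus have $|\Delta x|\le r^2$, and $\mu(B_{\mathbb H}(p,r))\le r^2$: the measure has $s=2$. Further $\Phi=\frac12x^2(1,0,-1)$, $\gamma(\theta)\cdot(1,0,-1)=\cos2\theta-1$ and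
$$\tau_\theta=-x^2\sin^2\theta,\qquad u=x(\cos\theta-\sin\theta).$$
For $|\Delta x|\le\delta/4$ and $|\theta|\le\frac14\delta^{1/2}$ we get $|\Delta u|\le\frac{\sqrt2}4\delta$ and $|\Delta\tau|=|\Delta x|(x+x')\sin^2\theta\le\frac1{16}\delta^2$, so $d_W^4\le(\frac4{256}+\frac{16}{256})\delta^4<\delta^4$. These are near pairs, their $\mu\times\mu$ measure is $\ge\delta/4$ for small $\delta$, and the arc of $\theta$ has length $\frac12\delta^{1/2}$. Hence
$$\iint M^{near}\,d\mu\,d\lambda\ge\tfrac18\,\delta^{3/2},$$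
and for $\frac32<d<2$ Chebyshev says nothing about $\{M^{near}\ge\frac12\delta^d\}$. The cause is that $\gamma(\theta)\cdot v$ vanishes to second order at $\theta=0$ for the light-like vector $v=(1,0,-1)$, so a pair separated along $v$ is brought together by about $\delta^{1/2}$ of the directions rather than $\delta$. But the set in (3.4) itself is small: for $0<|\theta|\le\pi/2$, $d_W\le\delta$ forces $2|\Delta x|\sin^2\theta\le\delta^2/4$, so $M_\delta\le\delta^2/(4\sin^2\theta)$, and $M_\delta\ge\delta^d$ only if $\sin^2\theta\le\frac14\delta^{2-d}$. The average is spoiled by a few directions.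

So we should bound the measure of the bad set directly, not through the average of $M^{near}$. The idea: overlay the slabs that are bad in direction $\theta$ and integrate over $\theta$. A smoothed slab with normal $\gamma(\theta)$ has its Fourier transform on the line through $\gamma(\theta)$, so the overlay has its Fourier transform near the light cone. The same curvature that produced the double zero gives orthogonality in $L^6$ there. This is the content of the next statement.

**Proposition N.** *Let $0<\kappa\le1$, $\sigma>0$, $0<\alpha<\min\{1,\sigma-2+2\kappa\}$, $C\ge1$, and let $\lambda$ be a measure on $\mathbb R/\pi\mathbb Z$ with $\lambda(I)\le C|I|^\kappa$ for all arcs $I$. There are $c,\varepsilon_0>0$, depending only on $\kappa,\sigma,\alpha,C$, such that for $0<\varepsilon<\varepsilon_0$ and every measure $\nu$ on $B(0,1)=B_E(0,1)\subset\mathbb R^3$ with $\nu(B(x,r))\le Cr^\sigma$ for all $x$, $r>0$:*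
$$(\nu\times\lambda)\{(x,\theta):\nu\{y:|\gamma(\theta)\cdot(y-x)|\le\varepsilon\}\ge\varepsilon^\alpha\}\le\varepsilon^c\|\nu\|.$$

**Step 6.1: Proposition N gives the near part of (3.4).** Put $\sigma=\max\{s-1,s/2\}$ and $\tilde\nu=\Phi_\#\mu$. The purpose is to zoom in on boxes of size $\delta$, where $\delta^2$-slabs become $\delta$-slabs.

*Growth of $\tilde\nu$.* On $K$ the map $\Phi$ is bi-Lipschitz for Euclidean distances, because $|z^2-z'^2|=|z-z'||z+z'|$ and $|z+z'|\in[|z^*|,3|z^*|]$ by $|z-z^*|,|z'-z^*|\le c_0\le|z^*|/8$. So Lemma A(a) and (3.2) give $\tilde\nu(B_E(x,r))\lesssim r^\sigma$ for all $x,r$.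

*Localization.* If $q$ is counted in $M^{near}(p,\theta)$, then $|z-z'|<C_0\delta$, $|T|\le C_1\delta$ by (4.1), and $|t-t'|\le|T|+\frac12|\omega(z,z'-z)|\lesssim\delta$. So $|\Phi(q)-\Phi(p)|\le C_3\delta$ with some $C_3\ge1$, and $|\gamma(\theta)\cdot(\Phi(q)-\Phi(p))|\le\delta^2$ by (6.1).

*Rescaling.* Take a grid of half-open cubes $Q$ of side $C_3\delta$ with centers $x_Q$, let $3Q$ be the closed concentric cube of triple side, and put $C_4=3C_3$, $\Lambda_Q(x)=(x-x_Q)/(C_4\delta)$ and
$$\nu_Q=\delta^{-\sigma}(\Lambda_Q)_\#(\tilde\nu|_{3Q}).$$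
Since $\frac{\sqrt3}2\cdot3C_3<C_4$, $\nu_Q$ lives on $B(0,1)$, and $\nu_Q(B(x,r))\lesssim\delta^{-\sigma}(C_4\delta r)^\sigma\lesssim r^\sigma$ uniformly in $Q,\delta$. If $\Phi(p)\in Q$ and $M^{near}(p,\theta)\ge\frac12\delta^d$, then, as $\delta^2/(C_4\delta)\le\delta$,
$$\nu_Q\{y:|\gamma(\theta)\cdot(y-\Lambda_Q\Phi(p))|\le\delta\}\ge\tfrac12\,\delta^{d-\sigma}. \tag{6.2}$$

*Exponents.* If $d<\sigma$, (6.2) is impossible for small $\delta$, because $\|\nu_Q\|\lesssim1$. Let $d\ge\sigma$. Then $0\le d-\sigma<1$, since $d<s\le\sigma+1$. Also, by (3.1) and $s\le2\sigma$, $d<s-2+2\kappa\le2\sigma-2+2\kappa$, so $d-\sigma<\sigma-2+2\kappa$. Choose $\alpha$ with $d-\sigma<\alpha<\min\{1,\sigma-2+2\kappa\}$; then $\alpha>0$, and for small $\delta$ the right side of (6.2) exceeds $\delta^\alpha$. Proposition N with $\varepsilon=\delta$, applied to each $\nu_Q$, gives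
$$(\mu\times\lambda)\{M^{near}\ge\tfrac12\delta^d\}\le\sum_Q\delta^\sigma\cdot\delta^c\|\nu_Q\|=\delta^c\sum_Q\tilde\nu(3Q)\lesssim\delta^c,$$
since $\tilde\nu|_Q\le\tilde\nu|_{3Q}$ and the cubes $3Q$ overlap boundedly. Together with (4.3) this proves (3.4), hence Theorem 2 and Theorem 1, once Proposition N is proved.

## 7. Proof of Proposition N: stopping scale, low frequencies, cone decoupling

**Cone decoupling** (Bourgain–Demeter, *The proof of the $\ell^2$ decoupling conjecture*, Ann. of Math. 182 (2015); cone in $\mathbb R^3$, $p=6$). Let $\Gamma=\{\xi(\cos\varphi,\sin\varphi,1):1\le\xi\le2,\ \varphi\in\mathbb R/2\pi\mathbb Z\}$. If $\operatorname{spt}\hat f$ lies in the $1/R$-neighborhood of $\Gamma$, then for every $\epsilon>0$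
$$\|f\|_6\le C_\epsilon R^\epsilon\Big(\sum_\Theta\|f_\Theta\|_6^2\Big)^{1/2},$$
where $\Theta$ runs over a partition of this neighborhood into angular sectors of angle $\sim R^{-1/2}$ and $f_\Theta$ is the Fourier restriction of $f$ to $\Theta$.

To see what this says: there are $\sim R^{1/2}$ sectors, so the triangle and Cauchy–Schwarz inequalities alone would give a factor $\sim R^{1/4}$ in place of $C_\epsilon R^\epsilon$.

We need a version for a given decomposition. *Let $f=\sum_\tau f_\tau$, $\tau$ from a partition of the circle into arcs of length $\sim R^{-1/2}$, with $f_\tau$ Schwartz and $\hat f_\tau$ supported in the $1/R$-neighborhood of the part of $\Gamma$ over $\bar\tau$, $R$ large. Then*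
$$\|f\|_6\lesssim_\epsilon R^\epsilon\Big(\sum_\tau\|f_\tau\|_6^2\Big)^{1/2}. \tag{7.1}$$
Indeed, Fourier restriction to the angular wedge of $\Theta$ is a composition of two half-space multipliers, hence bounded on $L^6$ uniformly in $\Theta$. The angles of points of $\operatorname{spt}\hat f_\tau$ are within $O(1/R)$ of $\tau$. So each $f_\Theta$ is a sum of $O(1)$ such restrictions of functions $f_\tau$, each $\tau$ contributes to $O(1)$ sectors, and $\sum_\Theta\|f_\Theta\|_6^2\lesssim\sum_\tau\|f_\tau\|_6^2$.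

**Auxiliary functions.** Let $\phi$ be as in Section 5 and $\Psi(x)=\phi(x_1)\phi(x_2)\phi(x_3)$ on $\mathbb R^3$. Then $\Psi$ is Schwartz, $\ge0$, $\ge1$ on $B(0,1)$, with $\operatorname{spt}\hat\Psi\subset B(0,1)$. Next let $0\le\chi_0\in C_c^\infty((1,2))$ be positive on $[1.1,1.9]$. Since $1.9/1.1>3/2$, $\sum_{i\in\mathbb Z}\chi_0((2/3)^i\xi)>0$ for $\xi>0$. Dividing $\chi_0$ by this sum, which is invariant under $\xi\mapsto\frac23\xi$, gives $\chi\in C_c^\infty((1,2))$ with $\sum_i\chi((2/3)^i\xi)=1$ for $\xi>0$.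

Now let $\nu,\lambda$ be as in Proposition N. Note $\|\nu\|\le C$ and $\|\lambda\|\lesssim1$.

**Step 7.1: choose the parameters.** Put
$$w=\sigma-2+2\kappa-\alpha>0,\qquad\alpha_1=\tfrac{1+\alpha}2\in(\alpha,1),\qquad\ell=1-\frac{\alpha}{\alpha_1}>0,$$
and fix $0<\beta\le\ell/2$ with $\beta\le\ell w/16$ and $3\beta(1-\alpha_1)\le\ell w/16$. Let $D=\varepsilon^{-\beta}$, $\varepsilon_j=D^j\varepsilon$, $m_j=D^{j\alpha_1}\varepsilon^\alpha$. Throughout $\varepsilon$ is small; in particular $D\ge4$.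

**Step 7.2: select a scale at which the slab mass stops growing.** The purpose is that the bad slabs should not cluster at the next scale; this is what will make the low frequencies small. Let $S(x,\theta,r)=\{y:|\gamma(\theta)\cdot(y-x)|\le r\}$ and
$$G_j=\{(x,\theta)\in B(0,1)\times\mathbb R/\pi\mathbb Z:\nu(S(x,\theta,\varepsilon_j))\ge m_j\}.$$
The function $(x,\theta)\mapsto\nu(S(x,\theta,r))$ is upper semicontinuous (as for $M_\delta$), so $G_j$ is closed, hence compact. Let $n_0$ be the least integer with $n_0\beta\alpha_1>\alpha$. Then $m_{n_0}=\varepsilon^{\alpha-n_0\beta\alpha_1}>C\ge\|\nu\|$ for small $\varepsilon$, so $G_{n_0}=\emptyset$. Since $(n_0-1)\beta\alpha_1\le\alpha$, we have $n_0\beta\le\alpha/\alpha_1+\beta$, so $\varepsilon_{n_0}=\varepsilon^{1-n_0\beta}\le\varepsilon^{\ell-\beta}\le\varepsilon^{\ell/2}$.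

The set in the proposition meets $B(0,1)\times\mathbb R/\pi\mathbb Z$ in $G_0\subset\bigcup_{j<n_0}(G_j\setminus G_{j+1})$, and $n_0$ does not depend on $\varepsilon$. So it suffices to bound $(\nu\times\lambda)(G)$ for $G=G_j\setminus G_{j+1}$ with $0\le j<n_0$ fixed. Put $\rho=\varepsilon_j$. Then
$$\rho\le D\rho=\varepsilon_{j+1}\le\varepsilon^{\ell/2},\qquad m_j\ge(D^j\varepsilon)^\alpha=\rho^\alpha. \tag{7.2}$$

**Step 7.3: count the bad slabs in one direction.** Let $S_{\theta,k}=\{x:\gamma(\theta)\cdot x\in[k\rho,(k+1)\rho)\}$, and let $\mathcal K_\theta$ be the set of $k\in\mathbb Z$ such that some $x\in S_{\theta,k}$ has $(x,\theta)\in G$. It is finite, as $|\gamma(\theta)\cdot x|\le\sqrt2$ on $B(0,1)$. For each $k$ the set $\{\theta:k\in\mathcal K_\theta\}$ is Borel. In fact $G$ and $\{(x,\theta):x\in S_{\theta,k}\}$ are each the intersection of a closed and an open set, so their intersection is a countable union of compact sets, and so is its projection to $\mathbb R/\pi\mathbb Z$.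

If $k\in\mathcal K_\theta$ is witnessed by $x$, then $S(x,\theta,\rho)\subset S_{\theta,k-1}\cup S_{\theta,k}\cup S_{\theta,k+1}$, so this union has $\nu$-mass $\ge m_j$. Each slab occurs in at most three such unions. Hence
$$\#\mathcal K_\theta\le3\|\nu\|/m_j\le3\|\nu\|\rho^{-\alpha}. \tag{7.3}$$
Let $k_0\in\mathcal K_\theta$ be witnessed by $x$. Then $(x,\theta)\notin G_{j+1}$, so $\nu(S(x,\theta,D\rho))<m_{j+1}$. For $|k-k_0|\le D/4$ the three slabs around $k$ lie in $S(x,\theta,(\frac D4+2)\rho)$, and $\frac D4+2\le D$ because $D\ge4$. So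
$$\#\{k\in\mathcal K_\theta:|k-k_0|\le D/4\}\,m_j\le3\nu(S(x,\theta,D\rho))\le3m_{j+1}=3D^{\alpha_1}m_j,$$
and therefore
$$\text{every interval of length }D/4\text{ contains at most }3D^{\alpha_1}\text{ elements of }\mathcal K_\theta. \tag{7.4}$$

**Step 7.4: overlay the bad slabs.** Put
$$h_\theta(v)=\sum_{k\in\mathcal K_\theta}\phi(v/\rho-k),\qquad f(x)=\int h_\theta(\gamma(\theta)\cdot x)\,d\lambda(\theta).$$
The function $(\theta,v)\mapsto h_\theta(v)$ is jointly measurable. If $(x,\theta)\in G$ and $x\in S_{\theta,k}$, then $k\in\mathcal K_\theta$ and $\gamma(\theta)\cdot x/\rho-k\in[0,1)$, so $h_\theta(\gamma(\theta)\cdot x)\ge1$. As $h_\theta\ge0$,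
$$f(x)\ge m(x):=\lambda\{\theta:(x,\theta)\in G\}\qquad(x\in B(0,1)). \tag{7.5}$$
Moreover
$$\|h_\theta\|_\infty\lesssim1,\qquad\|h_\theta\|_1\lesssim\rho\,\#\mathcal K_\theta,\qquad\operatorname{spt}\hat h_\theta\subset[-\tfrac1\rho,\tfrac1\rho].$$
Since $(\nu\times\lambda)(G)=\int m\,d\nu$, it is enough to show that $f$ is small outside a set of small $\nu$-measure.

**Step 7.5: split the frequencies at $1/(D\rho)$.** Let $R_i=(3/2)^i$ and let $i_0$ be the least $i$ with $R_i\ge1/(D\rho)$. Let $h_\theta^{\pm i}$ have Fourier transform $\chi(\pm\xi/R_i)\hat h_\theta$, and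
$$h_\theta^{low}=h_\theta-\sum_{i\ge i_0}(h_\theta^i+h_\theta^{-i}).$$
Only indices with $R_i<1/\rho$ matter, and $\lesssim\log(1/\varepsilon)$ of them have $i\ge i_0$. Accordingly $f=f^{low}+f^{high}$ with $f^{high}=\sum_{i\ge i_0}(f^i+f^{-i})$, $f^{\pm i}(x)=\int h_\theta^{\pm i}(\gamma(\theta)\cdot x)\,d\lambda(\theta)$. Since $h_\theta$ and $\chi$ are real, $f^{-i}=\overline{f^i}$.

**Step 7.6: the low part is small by (7.4).** The multiplier of $h^{low}_\theta$ is $\sum_{i<i_0}\chi(|\xi|/R_i)$ for $\xi\ne0$, and $1$ at $0$. It is a fixed function of $\xi/R_{i_0}$: equal to $1$ for $|\xi|\le R_{i_0}$, where all $\chi(|\xi|/R_i)$ with $i\ge i_0$ vanish, and equal to $0$ for $|\xi|\ge\frac43R_{i_0}=2R_{i_0-1}$; so it is $C_c^\infty$. As $R_{i_0}$ is comparable to $1/(D\rho)$, its convolution kernel is $\lesssim(D\rho)^{-1}(1+|v|/(D\rho))^{-10}$. Convolve it with $\phi(\cdot/\rho-k)$. From $1+\frac{|v-k\rho|}{D\rho}\le\big(1+\frac{|v-v'|}{D\rho}\big)\big(1+\frac{|v'-k\rho|}{\rho}\big)$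 and $\int\phi(\frac{v'}\rho-k)\big(1+|\frac{v'}\rho-k|\big)^{10}dv'\lesssim\rho$ we get
$$|h_\theta^{low}(v)|\lesssim\sum_{k\in\mathcal K_\theta}D^{-1}\Big(1+\frac{|v-k\rho|}{D\rho}\Big)^{-10}\lesssim D^{-1}D^{\alpha_1}\sum_{n\ge0}\Big(1+\frac n4\Big)^{-10}\lesssim D^{\alpha_1-1},$$
where the $k$ were grouped into intervals of length $D/4$ and (7.4) was used. Hence
$$|f^{low}|\lesssim\varepsilon^{\beta(1-\alpha_1)}. \tag{7.6}$$

**Step 7.7: the high part, one frequency.** Fix $i\ge i_0$ with $R=R_i<1/\rho$. Then $R\ge1/(D\rho)\ge\varepsilon^{-\ell/2}$ is large. Partition $\mathbb R/\pi\mathbb Z$ into arcs $\tau$ of length $\sim R^{-1/2}$, and each $\tau$ into arcs $\vartheta$ of length $\sim R^{-1}$. For an arc $I$ put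
$$F_I(x)=\Psi(x)\int_Ih_\theta^i(\gamma(\theta)\cdot x)\,d\lambda(\theta).$$
This is $\Psi$ times a smooth function with bounded derivatives, so it is Schwartz. Its Fourier transform at $\zeta$ is $\int_I\int\hat h_\theta^i(\xi)\hat\Psi(\zeta-\xi\gamma(\theta))\,d\xi\,d\lambda(\theta)$, so it is supported in $\{\xi\gamma(\theta):\theta\in\bar I,\ R\le\xi\le2R\}+B(0,1)$. Let $F_i=\Psi f^i=\sum_\tau F_\tau$.

*$L^\infty$ bound.* $\|h_\theta^i\|_\infty\lesssim\|h_\theta\|_\infty\lesssim1$, so $\|F_\tau\|_\infty\lesssim\lambda(\tau)$.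

*$L^2$ bound.* The Fourier supports of the $F_\vartheta$ overlap boundedly: if $|\xi\gamma(\theta)-\xi'\gamma(\theta')|\le2$ with $\xi,\xi'\in[R,2R]$, the third coordinate gives $|\xi-\xi'|\le2$, and then the first two give $R|e^{2i\theta}-e^{2i\theta'}|\le4$. So, by Plancherel and Cauchy–Schwarz in $\theta$,
$$\|F_\tau\|_2^2\lesssim\sum_{\vartheta\subset\tau}\|F_\vartheta\|_2^2\le\sum_{\vartheta\subset\tau}\lambda(\vartheta)\int_\vartheta\|\Psi\,h_\theta^i(\gamma(\theta)\cdot)\|_2^2\,d\lambda(\theta).$$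
Since $\int_{\gamma(\theta)\cdot x=v}\Psi^2\,d\mathcal H^2\lesssim1$ for all $v$, integrating over the planes $\gamma(\theta)\cdot x=v$ gives
$$\|\Psi h_\theta^i(\gamma(\theta)\cdot)\|_2^2\lesssim\|h_\theta^i\|_2^2\le\|h_\theta^i\|_\infty\|h_\theta^i\|_1\lesssim\|h_\theta\|_1\lesssim\rho^{1-\alpha}\|\nu\|$$
by (7.3). With $\lambda(\vartheta)\lesssim R^{-\kappa}$ we obtain $\|F_\tau\|_2^2\lesssim R^{-\kappa}\lambda(\tau)\rho^{1-\alpha}\|\nu\|$.

*$L^6$ bound for each $\tau$.* $\|F_\tau\|_6^6\le\|F_\tau\|_\infty^4\|F_\tau\|_2^2\lesssim\lambda(\tau)^5R^{-\kappa}\rho^{1-\alpha}\|\nu\|$.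

*Decoupling.* After the change of variables $x\mapsto x/R$ the Fourier support of $F_\tau$ is in the $1/R$-neighborhood of the part of $\Gamma$ over $\{2\theta:\theta\in\bar\tau\}$, so (7.1) applies. Moreover $\sum_\tau\lambda(\tau)^{5/3}\le\max_\tau\lambda(\tau)^{2/3}\|\lambda\|\lesssim R^{-\kappa/3}$. For any $\epsilon'>0$,
$$\|F_i\|_6^6\lesssim R^{\epsilon'}\Big(\sum_\tau\|F_\tau\|_6^2\Big)^3\lesssim R^{\epsilon'-\kappa}\rho^{1-\alpha}\|\nu\|\Big(\sum_\tau\lambda(\tau)^{5/3}\Big)^3\lesssim R^{\epsilon'-2\kappa}\rho^{1-\alpha}\|\nu\|\le\rho^{-\epsilon'}D^2\rho^{2\kappa+1-\alpha}\|\nu\|,$$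
using $1/(D\rho)\le R\le1/\rho$ and $\kappa\le1$.

*From Lebesgue measure to $\nu$.* As $\hat F_i$ is supported in $B(0,4/\rho)$, $F_i=F_i*\zeta_\rho$ with $\zeta_\rho=\rho^{-3}\zeta_1(\cdot/\rho)$, $\zeta_1$ a fixed Schwartz function with $\hat\zeta_1=1$ on $B(0,4)$. Hölder gives $|F_i|^6\lesssim|F_i|^6*|\zeta_\rho|$. For every $y$,
$$\int|\zeta_\rho(x-y)|\,d\nu(x)\lesssim\rho^{-3}\sum_{l\ge0}2^{-(\sigma+1)l}\nu(B(y,2^l\rho))\lesssim\rho^{\sigma-3}.$$
So
$$\int|F_i|^6\,d\nu\lesssim\rho^{\sigma-3}\|F_i\|_6^6\lesssim D^2\rho^{w-\epsilon'}\|\nu\|.$$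

**Step 7.8: sum the frequencies.** Take $\epsilon'=w/4$. By (7.2), $\rho^{3w/4}\le\varepsilon^{3\ell w/8}$, and $D^2=\varepsilon^{-2\beta}$ with $2\beta\le\ell w/8$. Summing the $O(\log\frac1\varepsilon)$ pieces,
$$\int|\Psi f^{high}|^6\,d\nu\lesssim\big(\log\tfrac1\varepsilon\big)^6\varepsilon^{\frac38\ell w-2\beta}\|\nu\|\lesssim\varepsilon^{\ell w/8}\|\nu\|. \tag{7.7}$$

**Step 7.9: conclude.** Let $c'=\beta(1-\alpha_1)/2$, so $6c'\le\ell w/16$. For small $\varepsilon$, (7.6) gives $|f^{low}|\le\varepsilon^{c'}$. On $X=\{x\in B(0,1):m(x)\ge2\varepsilon^{c'}\}$ we have $f\ge2\varepsilon^{c'}$ by (7.5), so $|\Psi f^{high}|\ge|f^{high}|\ge\varepsilon^{c'}$. By (7.7), $\nu(X)\lesssim\varepsilon^{\ell w/8-6c'}\|\nu\|\le\varepsilon^{\ell w/16}\|\nu\|$. Therefore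
$$(\nu\times\lambda)(G)=\int m\,d\nu\le2\varepsilon^{c'}\|\nu\|+\|\lambda\|\,\nu(X)\lesssim\varepsilon^{\min\{c',\ell w/16\}}\|\nu\|.$$
Summing over the boundedly many $j<n_0$ and decreasing the exponent slightly to absorb constants proves Proposition N. $\square$

This completes the proof of (3.4), and so of Theorems 2 and 1. $\blacksquare$

## 8. Sets on the vertical axis and over Cantor sets: proof of Proposition 3

**Case $a\le2$.** Take a compact $A\subset Z$ with $\dim_{\mathbb H}A=a$. This is possible because $d_{\mathbb H}=2|t-t'|^{1/2}$ on $Z$: a compact subset of the line of Euclidean dimension $a/2\in[0,1]$ will do. $P_\theta$ is the identity on $Z$, so $\dim_{\mathbb H}P_\theta(A)=a$ for all $\theta$.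

**A set of dimension $a$ for $2<a\le4$.** Let $\varkappa=a-2\in(0,2]$. Choose a compact set $C\subset[0,1]^2$ and a probability measure $m$ on $C$ with
$$m(B(z,r))\lesssim r^\varkappa\ \text{ for all }z,r,\qquad C\text{ is covered by }\lesssim r^{-\varkappa}\text{ discs of radius }r\quad(0<r<1). \tag{8.1}$$
For $\varkappa\ge1$ take the self-similar set of the four maps of ratio $4^{-1/\varkappa}\le\frac12$ that send $[0,1]^2$ into its corners, with its uniform measure. At level $n$ there are $4^n$ squares of side $4^{-n/\varkappa}$ with disjoint interiors, each of mass $4^{-n}$, and a disc of that radius meets boundedly many of them. For $\varkappa<1$ take, in the same way, the Cantor set of two maps of ratio $2^{-1/\varkappa}$, placed in $[0,1]\times\{0\}$. Let $A=C\times[0,1]$, which is compact.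

*Lower bound.* For fixed $z'$, a Korányi ball of radius $r$ meets $\{z'\}\times\mathbb R$ in an interval of length $\le r^2/2$, because $|T|\le r^2/4$ there. So $m\times\mathcal L^1$ gives the ball mass $\lesssim r^{a-2}r^2=r^a$, and $\dim_{\mathbb H}A\ge a$.

*Upper bound.* Let $0<r<1$ and cover $C$ by $\lesssim r^{-(a-2)}$ discs of radius $r$ with centers $z_0\in[0,1]^2$ (enlarging the radius by a constant factor if needed). For $p=(z_0,0)$ and $q=(z',t')$ with $|z'-z_0|\lesssim r$, $t'\in[0,1]$, we have $|T(p,q)|\le1+\frac12|\omega(z_0,z'-z_0)|\lesssim1$. Split the range of $T(p,\cdot)$ into $\lesssim r^{-2}$ intervals of length $r^2$. Exactly as in the proof of Lemma A(b), (2.3) shows that two such points with $T(p,\cdot)$ in the same interval are at Korányi distance $\lesssim r$. So $A$ is covered by $\lesssim r^{-(a-2)}r^{-2}=r^{-a}$ sets of diameter $\lesssim r$, and $\dim_{\mathbb H}A=a$.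

**Case $3\le a\le4$.** As $\dim_{\mathbb H}\mathbb W_\theta=3$, the set $A$ above has $\dim_{\mathbb H}P_\theta(A)\le3=\min\{a,3\}$ for all $\theta$.

**Case $2<a<3$.** Now $C\subset[0,1]\times\{0\}$. By (1.1), $|\tau_\theta(p)|\le1+\frac12\le2$ on $A$, so
$$P_\theta(A)\subset\{(u,\tau):u\in\{n_\theta\cdot z:z\in C\},\ |\tau|\le2\}.$$
The set of $u$ is covered by $\lesssim r^{-(a-2)}$ intervals of length $\lesssim r$, and $[-2,2]$ by $\lesssim r^{-2}$ intervals of length $r^2$. The products have $d_W$-diameter $\lesssim r$. Hence $\dim_{\mathbb H}P_\theta(A)\le a$ for all $\theta$. $\blacksquare$
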